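\title{Projective Banach--Mazur determinacy does not imply $\Pi^1_1$ comprehension}

\begin{abstract}
Let $\Sigma^1_n$-$\mathsf{BM}$ state, in second-order arithmetic, that every Banach--Mazur game with boldface $\Sigma^1_n$ payoff set is determined. We show that no $\Sigma^1_n$-$\mathsf{BM}$ implies $\Pi^1_2$-$\mathsf{CA}_0$ over $\mathsf{RCA}_0$. The theory $T=\mathsf{RCA}_0+\{\Sigma^1_n\text{-}\mathsf{BM}:n\in\omega\}$ has a countable $\beta$-model that omits Kleene's $\mathcal O$, so $T$ does not even imply $\Pi^1_1$-$\mathsf{CA}_0$. The same construction shows that $T$ and $\mathsf{ATR}_0$ prove the same $\Pi^1_3$ sentences, and this fails for $\Sigma^1_3$ sentences. The model is obtained by forcing with $\Sigma^1_1$ conditions. In it every definable set is a union of $\Sigma^1_1$ sets, and a pseudohierarchy provides one list of strategies that handles such a union without knowledge of its index set.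
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $\mathcal A\subseteq\omega^\omega$. In the \emph{Banach--Mazur game with payoff set $\mathcal A$}, players $1$ and $2$ alternately play nonempty finite strings $s_0,s_1,s_2,\dots$ of natural numbers, player $1$ first, and player $1$ wins if and only if the concatenation $s_0{}^\frown s_1{}^\frown s_2{}^\frown\cdots$ lies in $\mathcal A$. The game is \emph{determined} if one of the players has a winning strategy.

The game measures Baire category. If $\mathcal A$ is covered by closed nowhere dense sets $F_0,F_1,\dots$, then player $2$ wins: at his $k$th move he extends the current string to one with no extension in $F_k$. If the complement of $\mathcal A$ is covered in this way inside the basic open set of a string $s$, then player $1$ wins by starting with an extension of $s$ and proceeding in the same manner. A strategy is a countable object, so it makes sense to ask which set existence axioms of second-order arithmetic are needed to produce it. For $n\in\omega$ let $\Sigma^1_n$-$\mathsf{BM}$ assert that every Banach--Mazur game with $\Sigma^1_n$ payoff set is determined, where $\Sigma^1_n$ is boldface,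 that is, parameters are allowed (Section~\ref{sec:prelim} gives the formalization). Three known facts frame the problem.
\begin{itemize}
\item[(K1)] Over $\mathsf{RCA}_0$, $\Sigma^1_1$-$\mathsf{BM}$ is equivalent to $\mathsf{ATR}_0$.
\item[(K2)] $\Sigma^1_2$-$\mathsf{BM}$ is not provable in $\mathsf{ZFC}$.
\item[(K3)] The statement that every Banach--Mazur game is determined adds no consistency strength to $\mathsf{ZF}+\mathsf{DC}$.
\end{itemize}
The following question was posed in \cite{MO}.
\begin{quote}
Is there an $n$ such that $\Sigma^1_n$-$\mathsf{BM}$ implies $\Pi^1_2$-$\mathsf{CA}_0$ over $\mathsf{RCA}_0$?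
\end{quote}
One could guess either way. A strategy for player $2$ needs the whole sequence $F_0,F_1,\dots$ as a single object, and the obvious way to obtain it is to ask a question about $\mathcal A$ below each string and to collect the answers into a set; for projective $\mathcal A$ that is a strong form of comprehension, and the jump from (K1) to (K2) seems to agree. On the other hand, (K3) suggests that determinacy of these games can be had by choosing the universe well rather than by making it large. The second guess is right, already inside second-order arithmetic. Put
\[
T=\mathsf{RCA}_0+\{\Sigma^1_n\text{-}\mathsf{BM}:n\in\omega\}.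
\]

\begin{theorem}\label{thm:main}
Let $X,Y\in\omega^\omega$ with $Y$ not hyperarithmetic in $X$. There is a countable $\beta$-model $N$ with $X\in N$, $Y\notin N$ and $N\models\Sigma^1_n$-$\mathsf{BM}$ for all $n$. For $X=0$ and $Y=\chi_{\mathcal O}$, the characteristic function of Kleene's $\mathcal O$, we have $N\not\models\Pi^1_1$-$\mathsf{CA}_0$, and hence $N\not\models\Pi^1_2$-$\mathsf{CA}_0$.
\end{theorem}

So $T$ does not imply $\Pi^1_1$-$\mathsf{CA}_0$, and the answer to the question is no.

\begin{corollary}\label{cor:main}
\begin{itemize}
\item[(a)] $T$ together with full induction and all true $\Pi^1_2$ sentences does not prove $\Pi^1_1$-$\mathsf{CA}_0$.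
\item[(b)] For every $X\in\omega^\omega$, the intersection of all $\omega$-models of $T$ containing $X$, and likewise the intersection of all $\beta$-models of $T$ containing $X$, is the set $\mathrm{HYP}(X)$ of functions hyperarithmetic in $X$.
\end{itemize}
\end{corollary}

The construction also works over nonstandard models, and this locates $T$ relative to $\mathsf{ATR}_0$.

\begin{theorem}\label{thm:cons}
Every $\Pi^1_3$ sentence provable in $T$ is provable in $\mathsf{ATR}_0$. Hence for each $n\ge1$ the theories $\mathsf{RCA}_0+\Sigma^1_n$-$\mathsf{BM}$, $T$ and $\mathsf{ATR}_0$ have the same $\Pi^1_3$ consequences.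
\end{theorem}

\begin{theorem}\label{thm:opt}
$\mathsf{RCA}_0+\Sigma^1_2$-$\mathsf{BM}$ proves a $\Sigma^1_3$ sentence that is not provable in $\mathsf{ATR}_0$. Hence $\Pi^1_3$ in Theorem~\ref{thm:cons} can be replaced neither by $\Sigma^1_3$ nor by $\Pi^1_4$.
\end{theorem}

The metatheory is $\mathsf{ZFC}$. Theorems~\ref{thm:cons} and~\ref{thm:opt} are not needed for the answer, and the proof of Theorem~\ref{thm:main} uses none of (K1)--(K3). Section~\ref{sec:idea} shows the two ideas of the proof in small cases. Section~\ref{sec:games} proves that in a model of $\mathsf{ATR}_0$ every union of $\Sigma^1_1$ sets with a common parameter gives a determined game, and Section~\ref{sec:forcing} builds models in which every definable set is such a union. The theorems are derived in Sections~\ref{sec:omit}--\ref{sec:opt}.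

\section{Second-order arithmetic with function variables}\label{sec:prelim}

\subsection*{Language}
Second-order variables range over functions $\mathbb N\to\mathbb N$, and sets are identified with their characteristic functions. Numerical terms are built from number variables, $0,1,+,\cdot$ and application $f(t)$; atomic formulas are $t=t'$ and $t<t'$, and $f=g$ abbreviates $\forall n\,f(n)=g(n)$. A formula is \emph{arithmetical} if it has no function quantifiers, and $\Delta^0_0$ if moreover all its number quantifiers are bounded. A $\Sigma^1_n$ ($\Pi^1_n$) formula consists of $n$ alternating blocks of function quantifiers, the first existential (universal), followed by an arithmetical formula. A structure $M$ consists of a first-order part $|M|$ and a nonempty collection of functions $|M|\to|M|$; we write $f\in M$ for its members. Since the collection is nonempty, conjunctions and disjunctions of $\Sigma^1_n$ formulas are logically equivalent to $\Sigma^1_n$ formulas, and the same holds for $\Pi^1_n$. We write $\omega$ for the standard natural numbers and $\mathbb N$ for the numbers of a theory or model.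

Tuples and finite strings are coded by numbers. The code of the initial segment of $f$ of length $m$ is $f|m$; $s\subset x$ means that $s$ is an initial segment of $x$; $\langle d\rangle$ is the string of length one with entry $d$. The $n$th \emph{row} of $c$ is $(c)_n$, given by $(c)_n(j)=c(\langle n,j\rangle)$, and $f\oplus g$ is given by $(f\oplus g)(2j)=f(j)$, $(f\oplus g)(2j+1)=g(j)$.

\subsection*{Subsystems}
For a formula $\theta(n,m)$, possibly with number and function parameters, let $(\mathrm C_\theta)$ be comprehension in function form,
\[
\forall n\,\exists m\,\theta(n,m)\;\to\;\exists f\,\forall n\,\theta(n,f(n)).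
\]
$\mathsf{RCA}_0$ consists of the basic first-order axioms for $0,1,+,\cdot,<$, $\Sigma^0_1$ induction, and $(\mathrm C_\theta)$ for $\theta\in\Delta^0_0$; its models are closed under relative computability. $\mathsf{ACA}_0$ consists of the basic axioms, the induction axiom
\[
z(0)=1\wedge\forall n\,(z(n)=1\to z(n+1)=1)\;\to\;\forall n\,z(n)=1,
\]
and $(\mathrm C_\theta)$ for all arithmetical $\theta$; it proves induction for arithmetical formulas. $\Pi^1_k$-$\mathsf{CA}_0$ adds to $\mathsf{ACA}_0$ the existence of the characteristic function of $\{n:\varphi(n)\}$ for each $\Pi^1_k$ formula $\varphi$. Let $\mathrm{LO}(L)$ say that $L$ is a linear order of a subset of $\mathbb N$ (possibly empty), and let $\mathrm{WO}(L)$ say in addition that there is no \emph{descending sequence}, that is, no $g$ with $g(j+1)<_Lg(j)$ for all $j$. In $\mathsf{ACA}_0$ every nonempty subset of a well-order has a least element. $\mathsf{ATR}_0$ adds to $\mathsf{ACA}_0$, for each arithmetical $\theta$, the axiom $\mathrm{WO}(L)\to\exists H\,\mathrm{Hier}_\theta(L,H)$, where the arithmetical formula $\mathrm{Hier}_\theta(L,H)$ says that for each $\ell\in L$ the section $H_\ell$ is $\{n:\theta(n,\ell,\langle H_k\rangle_{k<_L\ell})\}$.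 All axioms are understood as universal closures over their number and function parameters.

\begin{lemma}\label{lem:axioms}
Let $M\models\mathsf{ATR}_0$ and let $N$ be a structure with the same first-order part. Suppose that $N$ satisfies every $\Pi^1_2$ sentence with number parameters from $|M|$ that is true in $M$. Then $N\models\mathsf{ATR}_0$.
\end{lemma}

\begin{proof}
The basic axioms concern the first-order part only. Every other axiom is logically equivalent to a sentence $\forall\vec k\,\forall\vec z\,\exists\vec w\,\theta(\vec k,\vec z,\vec w)$ with $\theta$ arithmetical, where $\vec k$ are the number parameters. Indeed, the induction axiom is arithmetical in $z$; $(\mathrm C_\theta)$ is equivalent to $\exists f\,[\forall n\exists m\,\theta(n,m)\to\forall n\,\theta(n,f(n))]$; and the recursion axiom is equivalent to $\exists g\,\exists H\,[\neg\mathrm{LO}(L)\vee g\text{ is descending in }L\vee\mathrm{Hier}_\theta(L,H)]$. For each $\vec k$ in $|M|$ the instance $\forall\vec z\,\exists\vec w\,\theta(\vec k,\vec z,\vec w)$ is true in $M$, hence in $N$. Since $|N|=|M|$, these instances exhaust the quantifier $\forall\vec k$ in $N$.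
\end{proof}

\subsection*{Games}
A \emph{position} is a finite sequence of moves, a \emph{play} is a function listing infinitely many moves, and the \emph{outcome} of a play of the Banach--Mazur game is the concatenation of its strings. A \emph{strategy} is any function; its value at a position is read as a move, and a value that does not code a legal move is read as a fixed default move, which is $\langle0\rangle$ when a string is required. For a formula $\varphi(x)$, let $\mathsf{BM}(\varphi)$ say: there is a strategy for $1$ such that the outcome of every play consistent with it satisfies $\varphi$, or there is a strategy for $2$ such that the outcome of every play consistent with it satisfies $\neg\varphi$. We take $\Sigma^1_n$-$\mathsf{BM}$ to be the set of universal closures of $\mathsf{BM}(\varphi)$ for $\varphi\in\Sigma^1_n$. For $n\ge1$ one may use instead the single sentence given by a universal $\Sigma^1_n$ formula. Nothing below depends on the choice: our models satisfy $\mathsf{BM}(\varphi)$ for all $\varphi$, and the single sentence implies $\mathsf{ACA}_0$ by (K1), over which the normal form below turns every $\Sigma^1_n$ formula into an instance of the universal one.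

\subsection*{Trees and the normal form}
Let $\pi_0(e,p,s,t)$ be the $\Delta^0_0$ formula saying that no number below the length of $t$ codes a halting computation of the $e$th oracle program whose oracle questions are all answered by the three strings $p,s,t$. Thus $\forall m\,\pi_0(e,b|m,x|m,y|m)$ says that the $e$th program with oracles $b,x,y$ never halts.

\emph{Kleene normal form} (\cite[Lemma V.1.4]{Simpson}, combined with this universal $\Pi^0_1$ formula). For each $\Sigma^1_1$ formula $R(b,x,\vec n)$ with only the displayed free variables, $\mathsf{ACA}_0$ proves
\begin{equation}\label{eq:nf}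
\forall\vec n\,\exists e\,\forall b,x\;\big[R(b,x,\vec n)\leftrightarrow\exists y\,\forall m\,\pi_0(e,b|m,x|m,y|m)\big].
\end{equation}

\emph{Kleene--Brouwer order} (\cite[Lemma V.1.3]{Simpson}). For a tree $\mathcal T\subseteq\mathbb N^{<\mathbb N}$, the linear order $\mathrm{KB}(\mathcal T)$ puts $t$ below $t'$ if $t$ properly extends $t'$ or is smaller at the first place where they differ. $\mathsf{ACA}_0$ proves that $\mathcal T$ has no path if and only if $\mathrm{KB}(\mathcal T)$ is a well-order.

\subsection*{Hyperarithmetic functions and $\beta$-models}
A function is \emph{hyperarithmetic in $X$} if it is computable from the iterated jump of $X$ along some well-order computable from $X$. By Kleene's theorem this holds if and only if its graph is $\Delta^1_1(X)$, that is, definable by a $\Sigma^1_1$ and by a $\Pi^1_1$ formula with $X$ as the only function parameter. Kleene's $\mathcal O\subseteq\omega$ is defined by a $\Pi^1_1$ formula without parameters and is not hyperarithmetic. An \emph{$\omega$-model} is a structure with standard first-order part; $\omega$-models of $\mathsf{ATR}_0$ are closed under ``hyperarithmetic in''. A \emph{$\beta$-model} is an $\omega$-model $N$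 such that a $\Sigma^1_1$ sentence with parameters from $N$ holds in $N$ if and only if it is true, that is, holds in $(\omega,\omega^\omega)$.

\section{Two small cases}\label{sec:idea}

\subsection*{A union of singletons}
Let $c$ be a function and let $\mathcal A$ be any set of rows of $c$. Player $2$ wins as follows: at his move number $k=0,1,2,\dots$, if the concatenation so far is $w$, he plays the single digit $(c)_k(|w|)+1$. The outcome differs from $(c)_k$ at $|w|$, for every $k$, so it is not in $\mathcal A$. This strategy is computable from $c$ and does not depend on $\mathcal A$. Player $2$ never needs to know which rows belong to $\mathcal A$; he avoids all of them, and a row outside $\mathcal A$ costs him only one move. So to defeat a union it suffices to have a list that \emph{contains} a way to defeat each piece. The index set of the union, which is where comprehension would enter, plays no role. In Section~\ref{sec:games} the singletons become $\Sigma^1_1$ sets and the rows become strategies.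

\subsection*{A $\Pi^1_1$ set in a generic family}
Work in $(\omega,\omega^\omega)$ with formulas without parameters. Suppose that a sequence $x_0,x_1,\dots$ in $\omega^\omega$ has the following property:
\begin{itemize}
\item[$(*)$] if a $\Sigma^1_1$ formula $S$ in variables among $z_0,z_1,\dots$ is false at $\vec x$, then some $\Sigma^1_1$ formula $q$ is true at $\vec x$ and no tuple satisfies both $q$ and $S$.
\end{itemize}
This is what one expects if $\vec x$ lies in a decreasing sequence of nonempty $\Sigma^1_1$ sets that, for each $S$, either shrinks into $S$ or is already disjoint from it. Let $\mathcal A=\{x:\neg S(x)\}$ be a $\Pi^1_1$ set and let $x_j\in\mathcal A$. Apply $(*)$ to $S(z_j)$ to get $q$, and let $R(z_j)$ be obtained from $q$ by quantifying existentially all variables other than $z_j$. Then $R$ is again $\Sigma^1_1$, and $R(x_j)$ holds. If $R(v)$ holds, some tuple with $j$th entry $v$ satisfies $q$, so $S(v)$ fails and $v\in\mathcal A$. Hence, on $N=\{x_i:i\in\omega\}$, the set $\mathcal A$ coincides with the union of the $\Sigma^1_1$ subsets of $\mathcal A$.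

Whether a $\Sigma^1_1$ set is contained in $\mathcal A$ is a $\Pi^1_1$ question, so a model without $\Pi^1_1$ comprehension has no reason to contain the index set of this union. By the first case it should not need to. For a payoff set of higher complexity, ``$q$ is disjoint from $S$'' becomes ``$q$ forces $\varphi$'', and the projection argument survives (Lemma~\ref{lem:proj}). Finally, such a sequence can avoid $\chi_{\mathcal O}$, because a nonempty $\Sigma^1_1$ set that determined all values of $z_j$ would make $z_j$ hyperarithmetic.

\section{Unions of $\Sigma^1_1$ sets in models of $\mathsf{ATR}_0$}\label{sec:games}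

\subsection*{Unfolded games}
By \eqref{eq:nf} a $\Sigma^1_1$ set with parameter $b$ has the form $\{x:\exists y\,\forall m\,\pi_0(e,b|m,x|m,y|m)\}$. In the Banach--Mazur game for this set no finite position need reveal the winner. We therefore make player $1$ produce the witness $y$ digit by digit; then his failure is visible at a finite stage.

\begin{definition}
In the game $U^b_e$, player $1$ plays $(s_0,d_0)$, player $2$ plays $s_1$, player $1$ plays $(s_2,d_1)$, player $2$ plays $s_3$, and so on, where the $s_i$ are nonempty strings and $d_i\in\mathbb N$. The outcome is the pair $x=s_0{}^\frown s_1{}^\frown\cdots$, $y=(d_0,d_1,\dots)$, and player $1$ wins if and only if $\forall m\,\pi_0(e,b|m,x|m,y|m)$.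

An \emph{even position} $u$ consists of $l$ complete rounds, a round being a move of $1$ and an answer of $2$. Let $\mathrm{str}(u)$ be the concatenation of its strings, which has length at least $l$, and let $\mathrm{dig}(u)=(d_0,\dots,d_{l-1})$. Call $u$ \emph{$e$-lost} if $\neg\pi_0(e,b|m,\mathrm{str}(u)|m,\mathrm{dig}(u)|m)$ for some $m\le l$.
\end{definition}

Player $2$ wins a play if and only if some even position in it is $e$-lost: a failure of $\pi_0$ at $m$ makes the position after $m$ rounds $e$-lost, and conversely.

We want one function $c$ whose rows include a winning strategy for $2$ in every $U^b_e$ that player $1$ cannot win. The natural tool is a transfinite recursion that collects the positions from which $2$ can force a lost position. For a set $P$ of even positions let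
\[
\Gamma_e(P)=\{u\text{ even}:\ u\text{ is $e$-lost, or }\forall(s,d)\,\exists s'\;\;u^\frown(s,d)^\frown s'\in P\}.
\]
For a linear order $L$ let $\mathrm{Hier}(L,H)$ say that $H=\langle P^e_\ell\rangle_{\ell\in L,\,e\in\mathbb N}$ satisfies
\[
P^e_\ell=\Gamma_e(P^e_{<\ell})\quad\text{for all }\ell,e,\qquad\text{where }P^e_{<\ell}=\textstyle\bigcup_{k<_L\ell}P^e_k,
\]
and put $J^e=\{\ell\in L:\emptyset\in P^e_\ell\}$, with $\emptyset$ the empty position. Think of $\ell$ as a clock that player $2$ must lower in each round until a lost position is reached. If $L$ is a well-order and $J^e\ne\emptyset$, then $2$ wins $U^b_e$.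

\begin{remark}\label{rem:whypseudo}
A well-order does not suffice. Let $W$ be the set of $e$ such that $2$ wins $U^0_e$. Since $\mathcal O$ is $\Pi^1_1$, there are uniformly computable trees $\mathcal T_n$ such that $n\notin\mathcal O$ if and only if $\mathcal T_n$ has a path. Let $e_n$ be the program that halts when it finds $m$ with $y|m\notin\mathcal T_n$. Player $1$ wins $U^0_{e_n}$ by playing the digits of a path if there is one, and loses every play otherwise, so $\mathcal O=\{n:e_n\in W\}$. Thus $W$ is not in the model $N\not\ni\chi_{\mathcal O}$ that we are after. If a hierarchy $H\in N$ along a well-order had $J^e\ne\emptyset$ for all $e\in W$, then $W=\{e:J^e\neq\emptyset\}$ would be arithmetical in $H$ and so in $N$.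
\end{remark}

The way out is to run the recursion along an ill-founded order, which is longer than all its well-ordered initial segments.

\begin{lemma}[$\mathsf{ACA}_0$; cf.\ {\cite[V.4.12]{Simpson}}]\label{lem:pseudo}
If a $\Sigma^1_1$ formula $\Phi(L)$, with parameters allowed, holds of all well-orders, then it holds of some linear order that is not a well-order.
\end{lemma}

\begin{proof}
Otherwise well-foundedness would be $\Sigma^1_1$, and we diagonalize against the normal form. Code all number and function parameters into one function $Z$ and write $\Phi(L,Z)$. Suppose the lemma fails, so that a linear order $L$ is a well-order if and only if $\Phi(L,Z)$. For functions $b,x$ let $\mathcal T(b,x)$ be the tree of all strings $t$ with $\pi_0(x(0),b|m,x|m,t|m)$ for all $m\le|t|$; its paths are the $y$ with $\forall m\,\pi_0(x(0),b|m,x|m,y|m)$. Let $R(b,x)$ be the $\Sigma^1_1$ formula $\exists L\,[L=\mathrm{KB}(\mathcal T(b,x))\wedge\Phi(L,b)]$. For every $x$,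
\[
R(Z,x)\iff\mathrm{WO}(\mathrm{KB}(\mathcal T(Z,x)))\iff\neg\exists y\,\forall m\,\pi_0(x(0),Z|m,x|m,y|m).
\]
Let $e$ be given by \eqref{eq:nf} for $R$ and let $x$ be the constant function with value $e$. Then $R(Z,x)$ is equivalent to $\exists y\,\forall m\,\pi_0(e,Z|m,x|m,y|m)$ by \eqref{eq:nf} and to its negation by the display, a contradiction.
\end{proof}

\begin{lemma}[$\mathsf{ATR}_0$]\label{lem:list}
For every $b$ there is $c$ such that for every $e$, either player $1$ has a winning strategy in $U^b_e$, or some row $(c)_n$ is a winning strategy for player $2$ in $U^b_e$.
\end{lemma}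

\begin{proof}
Let $\Phi(L)$ be the $\Sigma^1_1$ formula
\[
\exists H\,\big[\mathrm{Hier}(L,H)\wedge\forall e\,(J^e\ne\emptyset\to J^e\text{ has an $L$-least element})\big].
\]
If $L$ is a well-order, $H$ exists by arithmetical transfinite recursion, and each $J^e$ is a subset of $L$ by arithmetical comprehension, so $\Phi(L)$ holds. By Lemma~\ref{lem:pseudo} fix a linear order $L$ that is not a well-order and an $H$ witnessing $\Phi(L)$. Along an ill-founded order the hierarchy carries information for both players.

\emph{(1) If $g$ is descending in $L$ and $g(0)\notin J^e$, then $1$ has a winning strategy in $U^b_e$.} Let $u$ be an even position of $l$ rounds with $u\notin P^e_{g(l)}=\Gamma_e(P^e_{<g(l)})$. Then $u$ is not $e$-lost, and there is $(s,d)$ with $u^\frown(s,d)^\frown s'\notin P^e_{<g(l)}$ for all $s'$. Since $g(l+1)<_Lg(l)$, we have $P^e_{g(l+1)}\subseteq P^e_{<g(l)}$, so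
\[
\forall s'\;\;u^\frown(s,d)^\frown s'\notin P^e_{g(l+1)}.
\]
Let player $1$ play, at a position $u$ of $l$ rounds, the least $(s,d)$ with this last property if there is one. This strategy is arithmetical in $H$ and $g$, so it exists. In a play consistent with it, arithmetical induction on $l$, starting from $\emptyset\notin P^e_{g(0)}$, shows that the position after $l$ rounds is not in $P^e_{g(l)}$ and hence not $e$-lost.

\emph{The strategies $\tau_{e,\ell}$.} For $e\in\mathbb N$ and $\ell\in L$ define a strategy $\tau_{e,\ell}$ for player $2$. Along a position compute clock values $\ell_0=\ell,\ell_1,\dots$ and recommended answers as follows. Let $u_j$ be the position after $j$ rounds and $(s,d)$ the next move of $1$. If there is a pair $\langle k,s'\rangle$ with $k<_L\ell_j$ and $u_j{}^\frown(s,d)^\frown s'\in P^e_k$, take the pair with least code, recommend $s'$ and put $\ell_{j+1}=k$. Otherwise recommend $\langle0\rangle$ and put $\ell_{j+1}=\ell_j$. The strategy $\tau_{e,\ell}$ plays the answer recommended for the last move of $1$. This definition is arithmetical in $L$ and $H$, uniformly in $e$ and $\ell$, so there is $c$ with $(c)_{\langle e,\ell\rangle}=\tau_{e,\ell}$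 for all $e\in\mathbb N$, $\ell\in L$.

\emph{(2) If $\ell\in J^e$ and $L{\restriction}\ell=\{k:k<_L\ell\}$ is a well-order, then $\tau_{e,\ell}$ wins $U^b_e$ for $2$.} Suppose that a play consistent with $\tau_{e,\ell}$ has no $e$-lost position. We have $u_0=\emptyset\in P^e_{\ell_0}$. If $u_j\in P^e_{\ell_j}=\Gamma_e(P^e_{<\ell_j})$, then, as $u_j$ is not $e$-lost, a pair $\langle k,s'\rangle$ exists, so $\ell_{j+1}<_L\ell_j$ and $u_{j+1}\in P^e_{\ell_{j+1}}$. By induction $\ell_1,\ell_2,\dots$ is a descending sequence in $L{\restriction}\ell$, which is impossible.

Now fix $e$. If $J^e=\emptyset$, apply (1) to any descending sequence in $L$. Otherwise let $\ell$ be the least element of $J^e$. If $L{\restriction}\ell$ is a well-order, the row $\tau_{e,\ell}$ wins for $2$ by (2). If not, take a descending sequence $g$ in $L{\restriction}\ell$; then $g(0)<_L\ell$, so $g(0)\notin J^e$, and $1$ wins by (1).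
\end{proof}

The second clause of $\Phi$ is what makes the two cases exhaustive. Without it $J^e$ might be exactly the set of points of $L$ at which a descending sequence starts, and then neither (1) nor (2) would apply. The list $c$ does not tell which rows are winning, since that depends on whether $L{\restriction}\ell$ is well-ordered; this is consistent with Remark~\ref{rem:whypseudo}.

\subsection*{Folding}
The next proposition is a statement of the metatheory: the index set $E$ need not be coded in $N$, nor definable over $N$.

\begin{proposition}\label{prop:fold}
Let $N\models\mathsf{ATR}_0$, let $b\in N$ and let $E\subseteq|N|$ be arbitrary. For $e\in|N|$ put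
\[
A_e=\{x\in N:\ N\models\exists y\,\forall m\,\pi_0(e,b|m,x|m,y|m)\},\qquad A=\textstyle\bigcup_{e\in E}A_e .
\]
Then $N$ contains a Banach--Mazur strategy for $1$ such that every play in $N$ consistent with it has outcome in $A$, or a strategy for $2$ such that no play in $N$ consistent with it has outcome in $A$.
\end{proposition}

\begin{proof}
\emph{Case 1: for some $e\in E$, $N$ satisfies that a strategy $\sigma$ wins $U^b_e$ for $1$.} Let $\sigma^*$ be the Banach--Mazur strategy that simulates $\sigma$: given $s_0,s_1,\dots,s_{2l-1}$, it recomputes the digits $d_0,\dots,d_{l-1}$ that $\sigma$ played along with $s_0,s_2,\dots$, and plays the string component of the next move of $\sigma$. Then $\sigma^*$ is computable from $\sigma$, so $\sigma^*\in N$. From a play in $N$ consistent with $\sigma^*$, with outcome $x$, we compute a play of $U^b_e$ in $N$ consistent with $\sigma$, with outcome $(x,y)$. Player $1$ wins it, so $y$ witnesses $x\in A_e\subseteq A$.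

\emph{Case 2: otherwise.} Apply Lemma~\ref{lem:list} in $N$ to get $c\in N$, and write $\tau_n=(c)_n$ for $n\in|N|$. For each $e\in E$ there is $n$ such that, in $N$, $\tau_n$ wins $U^b_e$ for $2$. Player $2$ knows neither $e$, nor $n$, nor the witness $y$ that player $1$ may have in mind. As with the singletons of Section~\ref{sec:idea}, he serves all possibilities in turn. A task is a triple $(n,u,d)$, with $u$ an even position of the unfolded game and $d$ a digit: pretend that the unfolded game stands at $u$, that everything played beyond $\mathrm{str}(u)$ was a single move of $1$ with digit $d$, and answer by $\tau_n$.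

Use a coding of quadruples with $\langle n,u,d,m\rangle\ge m$. Define $\rho$ as follows. At move number $k=0,1,2,\dots$ of player $2$, let $w$ be the current concatenation, so $|w|>k$. If $k=\langle n,u,d,m\rangle$ with $u$ an even position and $w=\mathrm{str}(u)^\frown s$ with $s$ nonempty, play $\tau_n(u^\frown(s,d))$; otherwise play $\langle0\rangle$. Then $\rho$ is computable from $c$, so $\rho\in N$. Let $x$ be the outcome of a play in $N$ consistent with $\rho$. In $N$ we have:
\begin{itemize}
\item[$(\dagger)$] for all $n,d$ and every even position $u$ with $\mathrm{str}(u)\subset x$ there is a nonempty $s$ with $\mathrm{str}(u)^\frown s^\frown\tau_n(u^\frown(s,d))\subset x$.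
\end{itemize}
Indeed, let $m=|\mathrm{str}(u)|$ and $k=\langle n,u,d,m\rangle$. At move $k$ both $w$ and $\mathrm{str}(u)$ are initial segments of $x$ and $|w|>k\ge|\mathrm{str}(u)|$. So $w=\mathrm{str}(u)^\frown s$ with $s$ nonempty, and $\rho$ plays $\tau_n(u^\frown(s,d))$.

Suppose $x\in A$. Take $e\in E$ with $x\in A_e$, a witness $y\in N$, and $n$ such that $\tau_n$ wins $U^b_e$ for $2$ in $N$. In $N$ put $u_0=\emptyset$ and
\[
u_{j+1}=u_j{}^\frown(s,y(j))^\frown\tau_n\big(u_j{}^\frown(s,y(j))\big),
\]
where $s$ is the least string given by $(\dagger)$ for $u=u_j$, $d=y(j)$; the conclusion of $(\dagger)$ says $\mathrm{str}(u_{j+1})\subset x$, so the recursion continues. The result is computable from $x,y,c$, so it is a play of $U^b_e$ in $N$. It is consistent with $\tau_n$ and has outcome $(x,y)$, so player $1$ wins it. This contradicts the choice of $n$, and therefore $x\notin A$.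
\end{proof}

\section{Forcing with $\Sigma^1_1$ conditions}\label{sec:forcing}

Throughout this section $M$ is a model of $\mathsf{ATR}_0$ with countable first-order part $|M|$, and $X\in M$. The first-order part may be nonstandard, and $M$ may have uncountably many functions. We build a structure $N=(|M|,\{x_i:i\in\omega\})$ on the same numbers; the $x_i$ need not belong to $M$. Two demands shape the conditions. To transfer $\Pi^1_2$ truths, a condition must be able to name a witness for an existential statement, so it speaks about finitely many of the $x_i$ at once. To repeat the projection argument of Section~\ref{sec:idea}, conditions must be closed under existential function quantification.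

\subsection*{Conditions and the generic model}
A \emph{$\Sigma$-formula} is a formula $\exists\vec w\,\theta$ with $\theta$ arithmetical and without free number variables, in which $X$ and elements of $|M|$ may occur as parameters. Conjunctions and existential function quantifications of $\Sigma$-formulas are identified with their prenex forms, which are $\Sigma$-formulas. We reserve function variables $z_i$ ($i\in\omega$), which are renamed whenever they get quantified; a \emph{$z$-formula} is a formula whose free variables are among the $z_i$.

A \emph{condition} is a $\Sigma$-formula $S$ that is a $z$-formula and is satisfiable in $M$, that is, $M\models\exists\vec z\,S$. For a condition $q$ and a $\Sigma$-formula $S$ that is a $z$-formula, write $q\le S$ if $M\models\forall\vec z\,(q\to S)$, and $q\perp S$ if $q\wedge S$ is not satisfiable in $M$. If $q\le S$ then $S$ is a condition, and if $q\not\perp S$ then $q\wedge S$ is a condition below $q$ and $S$. For arithmetical $\theta$, $q\perp\theta$ means the same as $q\le\neg\theta$. A set of conditions is \emph{dense} if every condition has an extension in it; a \emph{filter} is a nonempty set of conditions that is closed upward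 and contains a common extension of any two of its members. The following sets are dense, all formulas being $z$-formulas once the displayed variables are bound.
\begin{itemize}
\item[(D1)] $\{q:q\le S\text{ or }q\perp S\}$, for a $\Sigma$-formula $S$. If $q\not\perp S$, extend $q$ to $q\wedge S$.
\item[(D2)] $\{q:q\perp\exists n\,\theta(n)\text{ or }q\le\theta(k)\text{ for some }k\in|M|\}$, for arithmetical $\theta$. If $q\not\perp\exists n\,\theta(n)$, take $\vec z$ and $k$ in $M$ satisfying $q\wedge\theta(k)$, and extend $q$ to $q\wedge\theta(k)$.
\item[(D3)] $\{q:q\perp\exists\vec w\,\theta(\vec w)\text{ or }q\le\theta(z_{\vec\jmath})\text{ for some indices $\vec\jmath$ not occurring in }\theta(\vec w)\}$, for arithmetical $\theta$. If $q\not\perp\exists\vec w\,\theta(\vec w)$, take distinct $\vec\jmath$ occurring neither in $q$ nor in $\theta$; then $q\wedge\theta(z_{\vec\jmath})$ is satisfiable and extends $q$.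
\end{itemize}
A fourth family (D4) is defined below. Since $|M|$ is countable, there are only countably many formulas, hence countably many of these sets; this is the only use of countability. Listing the sets and choosing $q_0\ge q_1\ge\cdots$ with $q_r$ in the $r$th set, we get a filter $G=\{S:q_r\le S\text{ for some }r\}$ that meets them all. Fix a filter $G$ meeting all sets in (D1)--(D4); countably many further dense sets may be prescribed. By (D1), for every $\Sigma$-formula $S$ that is a $z$-formula,
\begin{equation}\label{eq:filter}
S\notin G\iff q\perp S\text{ for some }q\in G;
\end{equation}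
the implication from right to left holds because two members of $G$ have a common extension.

Let $t$ be a numerical term built from the $z_i$, $X$ and elements of $|M|$. No condition $q$ has $q\perp\exists n\,(t=n)$, so by (D2) there is $k\in|M|$ with $(t=k)\in G$, and $k$ is unique since $t=k\wedge t=k'$ is unsatisfiable for $k\ne k'$. Call it $k_t$. Define $x_i\colon|M|\to|M|$ by $x_i(m)=k_{z_i(m)}$ and put $N=(|M|,\{x_i:i\in\omega\})$. For a $z$-formula $\varphi$, write $N\models\varphi[\vec x]$ if $\varphi$ holds in $N$ with $z_i$ interpreted by $x_i$ and the parameter $X$ by the function $X$; this makes sense before we know that $X\in N$.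

\begin{lemma}\label{lem:sigma}
For every $\Sigma$-formula $S$ that is a $z$-formula, $N\models S[\vec x]$ if and only if $S\in G$.
\end{lemma}

\begin{proof}
\emph{Terms.} The value of $t$ at $\vec x$ is $k_t$, by induction on $t$. For $t=k\in|M|$, every condition is below $k=k$. For $t=z_i(t')$, let $j=k_{t'}$; a common extension in $G$ of $t'=j$ and $z_i(j)=x_i(j)$ is below $z_i(t')=x_i(j)$, so $k_t=x_i(j)$. For $t_1+t_2$, $t_1\cdot t_2$ and $X(t_1)$, a common extension in $G$ of the formulas $t_r=k_{t_r}$ is below the equation giving $t$ the value $k_{t_1}+k_{t_2}$, $k_{t_1}\cdot k_{t_2}$, $X(k_{t_1})$, respectively.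

\emph{Arithmetical formulas.} Let $\theta$ be $t_1=t_2$ or $t_1<t_2$, and let $q\in G$ extend $t_1=k_{t_1}$ and $t_2=k_{t_2}$. If the relation holds between $k_{t_1}$ and $k_{t_2}$ then $q\le\theta$, so $\theta\in G$; if not, then $q\perp\theta$, so $\theta\notin G$. For $\neg\theta$: by \eqref{eq:filter}, $\theta\notin G$ if and only if some $q\in G$ has $q\le\neg\theta$, that is, $\neg\theta\in G$. For $\theta\wedge\theta'$: it is in $G$ if and only if both conjuncts are, since $G$ is a filter. For $\exists n\,\theta(n)$: if $\theta(k)\in G$ then $\exists n\,\theta(n)\in G$, as $\theta(k)\le\exists n\,\theta(n)$; if $\exists n\,\theta(n)\in G$, then (D2) and \eqref{eq:filter} give $k$ with $\theta(k)\in G$.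

\emph{$S=\exists\vec w\,\theta(\vec w)$.} If $S\in G$, then (D3) and \eqref{eq:filter} give $\vec\jmath$ with $\theta(z_{\vec\jmath})\in G$, so $x_{\vec\jmath}$ witness $S$ in $N$. Conversely, witnesses in $N$ have the form $x_{\vec\jmath}$; then $\theta(z_{\vec\jmath})\in G$ and $\theta(z_{\vec\jmath})\le S$.
\end{proof}

\begin{lemma}\label{lem:transfer}
$N$ satisfies every $\Pi^1_2$ sentence with parameters $X$ and elements of $|M|$ that is true in $M$. Moreover $X\in N$, $N\models\mathsf{ATR}_0$, and for each $i$ every function of $N$ equals $x_j$ for some $j\ne i$.
\end{lemma}

\begin{proof}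
Such a sentence is $\forall\vec v\,S(\vec v)$ with $S$ a $\Sigma$-formula. For any indices $\vec\imath$, repetitions allowed, every condition is below $S(z_{\vec\imath})$, so $S(z_{\vec\imath})\in G$, and $S$ holds of $x_{\vec\imath}$ in $N$ by Lemma~\ref{lem:sigma}. Applying this to $\exists w\,(w=X)$ gives $X\in N$. Because parameters from $|M|$ are allowed, Lemma~\ref{lem:axioms} gives $N\models\mathsf{ATR}_0$. For the last claim only $x_i$ itself needs attention. No condition $q$ has $q\perp\exists w\,(w=z_i)$, so (D3) gives $j\ne i$ with $(z_j=z_i)\in G$, and $x_j=x_i$ by Lemma~\ref{lem:sigma}.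
\end{proof}

The hypothesis $M\models\mathsf{ATR}_0$ is used only here, and $N\models\mathsf{ATR}_0$ is needed only to apply \eqref{eq:nf} and Proposition~\ref{prop:fold} in $N$.

\subsection*{The forcing relation}
Lemma~\ref{lem:sigma} controls $\Sigma^1_1$ truth in $N$. To control all formulas we define a forcing relation. It is defined in the metatheory, and we never need it to be definable in $M$ or $N$. Consider $z$-formulas built with $\neg,\wedge,\exists$, with number parameters from $|M|$. For a condition $S$, define $S\Vdash\varphi$ by recursion on the number of logical symbols of $\varphi$. If $\varphi$ is arithmetical, $S\Vdash\varphi$ means $S\le\varphi$. For formulas that are not arithmetical: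
\begin{itemize}
\item $S\Vdash\varphi\wedge\psi$ if $S\Vdash\varphi$ and $S\Vdash\psi$;
\item $S\Vdash\neg\varphi$ if no condition $S'\le S$ forces $\varphi$;
\item $S\Vdash\exists n\,\varphi(n)$ if $S\Vdash\varphi(k)$ for some $k\in|M|$;
\item $S\Vdash\exists w\,\varphi(w)$ if $S\Vdash\varphi(z_j)$ for some $j\in\omega$.
\end{itemize}
We record four properties.
\begin{itemize}
\item[(F1)] If $S'\le S\Vdash\varphi$ then $S'\Vdash\varphi$. This follows by induction on $\varphi$; the arithmetical case and the case of $\neg$ use the transitivity of $\le$.
\item[(F2)] For \emph{all} $\varphi$: $S\Vdash\neg\varphi$ if and only if no $S'\le S$ forces $\varphi$. For arithmetical $\varphi$, both sides say that $S\wedge\varphi$ is unsatisfiable: if it is satisfiable it is an extension forcing $\varphi$, and any extension forcing $\varphi$ makes it satisfiable.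
\item[(F3)] No condition forces both $\varphi$ and $\neg\varphi$, and $D_\varphi=\{S:S\Vdash\varphi\text{ or }S\Vdash\neg\varphi\}$ is dense. Both follow from (F2).
\item[(F4)] A permutation $\pi$ of $\omega$ acts on $z$-formulas by $z_i\mapsto z_{\pi(i)}$. It permutes the conditions and preserves $\le$, and $S\Vdash\varphi$ if and only if $\pi S\Vdash\pi\varphi$, by induction on $\varphi$; in the last clause the witness $z_j$ corresponds to $z_{\pi(j)}$.
\end{itemize}
The family (D4) consists of the countably many sets $D_\varphi$.

\begin{lemma}\label{lem:truth}
$N\models\varphi[\vec x]$ if and only if some $S\in G$ forces $\varphi$.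
\end{lemma}

\begin{proof}
Induction on $\varphi$. For arithmetical $\varphi$, both sides are equivalent to $\varphi\in G$ by Lemma~\ref{lem:sigma}. For $\varphi\wedge\psi$, conditions in $G$ forcing the two conjuncts have a common extension in $G$, which forces both by (F1). For $\neg\varphi$: if $N\models\neg\varphi[\vec x]$, then no member of $G$ forces $\varphi$, so the member of $G\cap D_\varphi$ forces $\neg\varphi$. If $S\in G$ forces $\neg\varphi$ and $N\models\varphi[\vec x]$, then some $S'\in G$ forces $\varphi$, and a common extension contradicts (F1) and (F3). For $\exists n\,\varphi(n)$ and $\exists w\,\varphi(w)$, the possible witnesses in $N$ are exactly the $k\in|M|$ and the $x_j$, as in the definition of $\Vdash$.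
\end{proof}

A condition forcing $\varphi(z_i,z_j)$ may mention other variables, for instance the witnesses for the existential quantifiers of $\varphi$. Quantifying them away can destroy $S\Vdash\varphi$, since the clause for $\exists w$ asks for a named witness. What survives is $S\Vdash\neg\neg\varphi$, and by Lemma~\ref{lem:truth} this is just as good for truth in $N$.

\begin{lemma}[Projection]\label{lem:proj}
Let $\varphi$ have no free variables other than $z_i,z_j$, let $S\Vdash\varphi$, and let $S^-$ be obtained from $S$ by quantifying existentially all $z_k$ with $k\ne i,j$. Then $S^-$ is a condition, $S\le S^-$, and $S^-\Vdash\neg\neg\varphi$.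
\end{lemma}

\begin{proof}
$S^-$ is a $\Sigma$-formula implied by $S$, so it is a condition above $S$. By (F2) we must show that no $S'\le S^-$ forces $\neg\varphi$. Suppose $S'$ does. Let $\pi$ be a permutation that fixes $i$ and $j$ and sends the other indices occurring in $S'$ to indices not occurring in $S$. Since $\pi$ fixes $\varphi$ and $S^-$, (F4) gives $\pi S'\Vdash\neg\varphi$ and $\pi S'\le S^-$. In $M$ take values satisfying $\pi S'$. The values of $z_i,z_j$ satisfy $S^-$, so there are values for the remaining variables of $S$ that make $S$ true, and these variables do not occur in $\pi S'$. So $\pi S'\wedge S$ is a condition; by (F1) it forces $\varphi$ and $\neg\varphi$, contradicting (F3).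
\end{proof}

\subsection*{Definable games in the generic model}

\begin{proposition}\label{prop:bm}
$N\models\mathsf{BM}(\varphi)$ for every formula $\varphi(x)$ with parameters from $N$. Hence $N\models T$.
\end{proposition}

\begin{proof}
As $N\models\mathsf{RCA}_0$, the function parameters can be coded into one, $a=x_i$. Write the formula as $\varphi(a,x)$, built with $\neg,\wedge,\exists$ and with number parameters from $|M|$, and let $A=\{x\in N:N\models\varphi(a,x)\}$. Let $I$ be the set of $\Sigma$-formulas $R(u,v)$, satisfiable in $M$, such that $R(z_i,z_j)\Vdash\neg\neg\varphi(z_i,z_j)$ for some $j\ne i$. By (F4), applied to a transposition fixing $i$, the same then holds for every $j\ne i$. We claim that for $x\in N$,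
\begin{equation}\label{eq:union}
x\in A\iff N\models R(a,x)\text{ for some }R\in I.
\end{equation}
By Lemma~\ref{lem:transfer} write $x=x_j$ with $j\ne i$. If $x\in A$, some $S\in G$ forces $\varphi(z_i,z_j)$ by Lemma~\ref{lem:truth}. Write $S^-$ as $R(z_i,z_j)$. By Lemma~\ref{lem:proj}, $R\in I$ and $R(z_i,z_j)\in G$, so $N\models R(a,x)$ by Lemma~\ref{lem:sigma}. Conversely, if $R\in I$ and $N\models R(a,x)$, then $R(z_i,z_j)\in G$ by Lemma~\ref{lem:sigma}; it forces $\neg\neg\varphi(z_i,z_j)$, so $x\in A$ by Lemma~\ref{lem:truth}.

Put $b=X\oplus a\in N$. Given $R\in I$, replace $X(t)$ by $b(t+t)$ and $u(t)$ by $b(t+t+1)$, and replace the number parameters by variables $\vec n$. This yields a $\Sigma^1_1$ formula to which \eqref{eq:nf} applies in $N\models\mathsf{ACA}_0$. Substituting the parameters back gives $e_R\in|M|$ such that for all $x\in N$,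
\[
N\models R(a,x)\leftrightarrow\exists y\,\forall m\,\pi_0(e_R,b|m,x|m,y|m).
\]
By \eqref{eq:union}, $A=\bigcup_{e\in E}A_e$ with $E=\{e_R:R\in I\}$, and Proposition~\ref{prop:fold} gives $N\models\mathsf{BM}(\varphi)$.
\end{proof}

\section{Omitting a non-hyperarithmetic function}\label{sec:omit}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Apply Section~\ref{sec:forcing} to $M=(\omega,\omega^\omega)$ and $X$. For $j\in\omega$ let
\[
E_j=\{S:\ S\le(z_j(n)\ne k)\text{ for some }n\in\omega\text{ and }k=Y(n)\}.
\]
Here $n$ and $k$ are number parameters; $Y$ does not occur in any condition.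

\emph{$E_j$ is dense.} Suppose that a condition $S$ has no extension in $E_j$. Then for each $n$, with $k=Y(n)$, the formula $S\wedge z_j(n)\ne k$ is unsatisfiable, so every tuple satisfying $S$ has $z_j=Y$. As $S$ is satisfiable,
\[
Y(n)=k\iff\exists\vec z\,(S\wedge z_j(n)=k),\qquad Y(n)\ne k\iff\exists\vec z\,(S\wedge z_j(n)\ne k).
\]
So the graph of $Y$ is $\Delta^1_1(X)$, and $Y$ is hyperarithmetic in $X$ by Kleene's theorem, contrary to the hypothesis.

Let $G$ meet all $E_j$ as well. By Lemma~\ref{lem:sigma}, $x_j\ne Y$ for all $j$, so $Y\notin N$. The model $N$ is a countable $\omega$-model, $X\in N$ by Lemma~\ref{lem:transfer}, and $N\models T$ by Proposition~\ref{prop:bm}.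

\emph{$N$ is a $\beta$-model.} Arithmetical formulas have the same truth value in $N$ and in $M$, so a $\Sigma^1_1$ sentence with parameters from $N$ that holds in $N$ is true. Conversely, let such a sentence be true, and write it as $S[\vec x]$ with $S$ a $\Sigma$-formula. If $N\not\models S[\vec x]$, then $S\notin G$ by Lemma~\ref{lem:sigma}, so $q\perp S$ for some $q\in G$ by \eqref{eq:filter}. By Lemma~\ref{lem:sigma}, $N\models q[\vec x]$, so $q[\vec x]$ is true. Then $\vec x$ satisfies $q\wedge S$ in $M$, contradicting $q\perp S$. This step uses that the $x_i$ belong to $M$, which holds because $M$ contains all functions.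

Finally let $X=0$ and $Y=\chi_{\mathcal O}$, which is not hyperarithmetic. Let $\varphi(n)$ be a $\Pi^1_1$ definition of $\mathcal O$. Since $N$ is a $\beta$-model, $N\models\varphi(n)$ if and only if $n\in\mathcal O$. If $N\models\Pi^1_1$-$\mathsf{CA}_0$, then $\chi_{\mathcal O}\in N$, which is false. A $\Pi^1_1$ formula is $\Pi^1_2$ after adding a vacuous quantifier, so $N\not\models\Pi^1_2$-$\mathsf{CA}_0$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:main}]
(a) Let $N$ be the model for $X=0$, $Y=\chi_{\mathcal O}$. It satisfies full induction because it is an $\omega$-model, and all true $\Pi^1_2$ sentences by Lemma~\ref{lem:transfer}.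

(b) Every $\beta$-model is an $\omega$-model, so the first intersection is contained in the second. The second is contained in $\mathrm{HYP}(X)$ by Theorem~\ref{thm:main}. By (K1), $T\vdash\mathsf{ATR}_0$, and $\omega$-models of $\mathsf{ATR}_0$ are closed under ``hyperarithmetic in'', so $\mathrm{HYP}(X)$ is contained in the first intersection.
\end{proof}

Part (b) also shows that the hypothesis on $Y$ in Theorem~\ref{thm:main} cannot be dropped.

\section{Conservation for $\Pi^1_3$ sentences}\label{sec:cons}

The forcing keeps $X$ and every $\Pi^1_2$ fact about $X$, so it preserves the truth of $\Sigma^1_3$ sentences, which are the negations of $\Pi^1_3$ sentences.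

\begin{proof}[Proof of Theorem~\ref{thm:cons}]
Let $\vartheta$ be a $\Pi^1_3$ sentence with $\mathsf{ATR}_0\nvdash\vartheta$. Replacing the variables of the first block by rows of a single variable, which preserves equivalence over $\mathsf{RCA}_0$, we may write $\vartheta=\forall X\,\eta(X)$ with $\eta\in\Sigma^1_2$. By the completeness and L\"owenheim--Skolem theorems there are a countable $M\models\mathsf{ATR}_0$ and $X\in M$ with $M\models\neg\eta(X)$, and $\neg\eta(X)$ is equivalent to a $\Pi^1_2$ sentence with parameter $X$. Build $N$ from $M$ and $X$ as in Section~\ref{sec:forcing}. By Lemma~\ref{lem:transfer}, $X\in N$ and $N\models\neg\eta(X)$, so $N\not\models\vartheta$. By Proposition~\ref{prop:bm}, $N\models T$. Hence $T\nvdash\vartheta$.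

For $n\ge1$, $\mathsf{RCA}_0+\Sigma^1_n$-$\mathsf{BM}$ proves $\mathsf{ATR}_0$ by (K1) and is contained in $T$. Together with the first part this gives the second statement.
\end{proof}

\section{A $\Sigma^1_3$ sentence that is not conserved}\label{sec:opt}

We look for a $\Pi^1_3$ sentence $\gamma$ that is consistent with $\mathsf{ATR}_0$ and produces an undetermined $\Sigma^1_2$ game. A $\Sigma^1_2$ linear order of all functions with countable initial segments does this. Regard the order as a payoff set of pairs $(w_0,w_1)$. For fixed $w_1$ only countably many $w_0$ lie below $w_1$, which should prevent player $1$ from winning; for fixed $w_0$ all but countably many $w_1$ lie above $w_0$, which should prevent player $2$ from winning.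

In the constructible universe $L$, the canonical well-order $<_L$ of $\omega^\omega$ has countable initial segments. By G\"odel and Addison there are $\Sigma^1_2$ formulas $\psi(x,y)$ and $\iota(y,z)$ that define in $L$ the relations ``$x<_Ly$'' and ``the rows of $z$ enumerate $\{x:x\le_Ly\}$''. So the conjunction $\gamma$ of the following sentences holds in $L$:
\begin{itemize}
\item[($\gamma$1)] $\forall x,y\,\big(x=y\vee\psi(x,y)\vee\psi(y,x)\big)$;
\item[($\gamma$2)] $\forall y\,\exists z\,\iota(y,z)$;
\item[($\gamma$3)] $\forall x,y,z\,\big(\iota(y,z)\wedge\psi(x,y)\to\exists n\;x=(z)_n\big)$.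
\end{itemize}

To exploit a section of the payoff set against a strategy $\sigma$, we need plays consistent with $\sigma$ that share one coordinate $h$. The countable set to be avoided by the other coordinate is listed by a $z$ that depends on $h$, so $h$ must be fixed first, and enough freedom must remain to avoid any list afterwards. We therefore build a binary tree of positions that all agree with one $h$. For a string or function $w$ and $\varepsilon\in\{0,1\}$ let $w_\varepsilon$ be given by $w_\varepsilon(n)=w(2n+\varepsilon)$, where defined; for a function, $w=w_0\oplus w_1$.

\begin{lemma}[$\mathsf{RCA}_0$]\label{lem:fusion}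
Let $\sigma$ be a Banach--Mazur strategy for either player and let $\varepsilon\in\{0,1\}$. There is a function $h$ such that for every $z$ some play consistent with $\sigma$ has an outcome $w$ with $w_\varepsilon=h$ and $w_{1-\varepsilon}\ne(z)_n$ for all $n$.
\end{lemma}

\begin{proof}
Call a place $j\in\mathbb N$ \emph{common} if $j\equiv\varepsilon\pmod 2$ and \emph{free} otherwise. For a position $p$ with concatenation $w$, call $w_\varepsilon$ its common part and $w_{1-\varepsilon}$ its free part. The \emph{opponent} is the player who does not use $\sigma$. By recursion, computably in $\sigma$, we define positions $p_t$ for binary strings $t$, consistent with $\sigma$ and with the opponent to move, and strings $h^0\subsetneq h^1\subsetneq\cdots$, such that after stage $r$ the common part of every $p_t$ built so far is an initial segment of $h^r$.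

At stage $0$ let $p_\emptyset$ be the first position consistent with $\sigma$ at which the opponent is to move, and let $h^0$ be its common part. List the nonempty binary strings by length. At stage $r\ge1$ let $t^\frown i$ be the $r$th string; $p_t$ is already built, with concatenation $w$, and $w_\varepsilon\subset h^{r-1}$. Let $\lambda=\max(|w|,2|h^{r-1}|)+2$. The opponent extends $w$ to the string $w'$ of length $\lambda$ defined for $|w|\le j<\lambda$ by: $w'(j)=h^{r-1}(n)$ if $j=2n+\varepsilon$ with $n<|h^{r-1}|$; $w'(j)=i$ if $j$ is the least free place $\ge|w|$; and $w'(j)=0$ otherwise. The least free place $\ge |w|$ is below $\lambda$, and so is the common place $2|h^{r-1}|+\varepsilon$, so $w'_\varepsilon$ properly extends $h^{r-1}$. Then $\sigma$ answers; the resulting position is $p_{t^\frown i}$, and $h^r$ is its common part. It extends $w'_\varepsilon$, so the invariant is preserved. Let $h=\bigcup_rh^r$.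

The free parts of $p_{t^\frown0}$ and $p_{t^\frown1}$ both extend the free part of $p_t$, with next entries $0$ and $1$. So at most one of them is an initial segment of a given function. Given $z$, define $f\in2^{\mathbb N}$, computably in $z$ and $\sigma$, by letting $f(n)$ be the least $i$ such that the free part of $p_{(f|n)^\frown i}$ is not an initial segment of $(z)_n$. The positions $p_{f|n}$ extend one another properly, so they form a play consistent with $\sigma$; let $w$ be its outcome. Then $w_\varepsilon$ is a union of initial segments of $h$ of unbounded length, so $w_\varepsilon=h$; and $w_{1-\varepsilon}$ extends the free part of $p_{f|(n+1)}$, so $w_{1-\varepsilon}\ne(z)_n$.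
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:opt}]
Up to logical equivalence ($\gamma$1) and ($\gamma$2) are $\Pi^1_3$ and ($\gamma$3) is $\Pi^1_2$, so $\neg\gamma$ is equivalent to a $\Sigma^1_3$ sentence. The $\omega$-model with functions $\omega^\omega\cap L$ is the full model of second-order arithmetic as computed in $L$, so it satisfies $\mathsf{ATR}_0$ and $\gamma$. Hence $\mathsf{ATR}_0\nvdash\neg\gamma$.

Now argue in $\mathsf{RCA}_0+\gamma$, and consider the game with the $\Sigma^1_2$ payoff set $A=\{w:\psi(w_0,w_1)\}$.

Suppose $\sigma$ is winning for $1$. Take $h$ from Lemma~\ref{lem:fusion} with $\varepsilon=1$, and $z$ with $\iota(h,z)$ by ($\gamma$2). The lemma gives an outcome $w$ of a play consistent with $\sigma$ such that $w_1=h$ and $w_0$ is not a row of $z$. But $w\in A$, so $\psi(w_0,h)$, and ($\gamma$3) makes $w_0$ a row of $z$.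

Suppose $\sigma$ is winning for $2$. Take $h$ from Lemma~\ref{lem:fusion} with $\varepsilon=0$, and $z$ with $\iota(h,z)$. Let $z'$ have rows $(z')_0=h$ and $(z')_{n+1}=(z)_n$. The lemma gives an outcome $w$ of a play consistent with $\sigma$ such that $w_0=h$ and $w_1$ is not a row of $z'$. But $w\notin A$, so $\neg\psi(h,w_1)$. By ($\gamma$1), $w_1=h$ or $\psi(w_1,h)$, and in the second case $w_1$ is a row of $z$ by ($\gamma$3). Either way $w_1$ is a row of $z'$.

Both cases are contradictory, so the game is not determined. Thus $\mathsf{RCA}_0+\Sigma^1_2$-$\mathsf{BM}$ proves $\neg\gamma$, and so does $T$. A $\Sigma^1_3$ sentence is $\Pi^1_4$ after adding a vacuous quantifier, which gives the last statement.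
\end{proof}

\begin{remark}
The proof shows that $\Sigma^1_2$-$\mathsf{BM}$ fails in the model $M=(\omega,\omega^\omega\cap L)$, in accordance with (K2). The construction of Section~\ref{sec:forcing} applies to this $M$ and yields $N\models T$, so $N\models\neg\gamma$ while $M\models\gamma$. Lemma~\ref{lem:transfer} therefore cannot be extended from $\Pi^1_2$ to $\Pi^1_3$ sentences.
\end{remark}

\begin{thebibliography}{9}

\bibitem{MO}
``Given $\mathcal{A}\subseteq\omega^\omega$, the Banach-Mazur game with payoff set $\mathcal{A}$ consists of players $1$ and $2$ alternately playing nonempty fini'',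
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 435832/\allowbreak reverse-mathematics-of-\allowbreak banach-mazur-games\allowbreak ?r=SearchResults}.

\bibitem{Simpson}
Simpson, \emph{Subsystems of Second Order Arithmetic}.

\end{thebibliography}
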